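\title{The even terms of the greedy sequence $\mathcal V(2,n)$ when $n-1$ is a power of two}

\begin{abstract}
The sequence $\mathcal V(2,n)$ starts with $2$ and $n$; each further term is the smallest integer larger than the previous one that is a sum of two earlier terms, not necessarily distinct, in exactly one way. We prove that for odd $n\ge5$ with $n-1$ a power of $2$ the even terms of $\mathcal V(2,n)$ are exactly $2$, $2n$ and $2n^2+2$. The odd terms are then described by a binary recurrence, the sequence is the union of a finite set and finitely many arithmetic progressions, and consecutive odd terms differ by at most $2n^2+2$. The proof determines an initial segment of the odd terms through Pascal's triangle modulo $2$ and plays it against the recurrence read backward.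
\end{abstract}

\section{Introduction}\label{sec:intro}

For an integer $n>2$ let $\mathcal V(2,n)$ be the sequence with $a_1=2$, $a_2=n$, in which $a_{m+1}$ is the smallest integer larger than $a_m$ that can be written in exactly one way as a sum of two, not necessarily distinct, terms among $a_1,\dots,a_m$. The order of the two summands is ignored. For example,
\[
\mathcal V(2,3)=2,\,3,\,4,\,5,\,9,\,10,\,11,\,16,\,22,\,\dots
\]
We also write $\mathcal V(2,n)$ for the set of terms.

Parity organizes such a sequence. An odd number is a sum of two terms only as even plus odd, so whether it is a term depends on the even terms and on the odd terms at those distances below it. If there are only finitely many even terms, the odd terms obey a rule with finite memory and are eventually periodic. The even terms therefore control the whole sequence. For odd $n\ge5$ the numbers $2$ and $2n=n+n$ are always terms, and the following is known.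
\begin{itemize}
\item[(K1)] For odd $n\ge5$, the even terms of $\mathcal V(2,n)$ are exactly $2$ and $2n$ if and only if $n-1$ is not a power of $2$.
\item[(K2)] If $n\ge 5$ and $n-1$ is a power of $2$, then $2n^2+2$ is a further even term.
\end{itemize}
The question, posed in \cite{SAS}, is whether the list stops there: if $n\ge5$ is odd and $n-1$ is a power of $2$, are $2$, $2n$ and $2n^2+2$ the only even terms?

One expects the answer yes. If the odd terms have positive density, a large even number has many candidate splittings into two odd numbers, and a positive proportion of them should succeed; such a number has too many representations to be a term. Density alone proves nothing, however. The set consisting of $0$ and the positive integers congruent to $1$ modulo $3$ has density $1/3$, and infinitely many integers are a sum of two of its elements in exactly one way. The term $2n^2+2$ is itself a late coincidence of this kind. We show that it is the last one.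

Throughout the paper,
\[
n=q+1,\qquad q=2^k,\quad k\ge2,\qquad N=q^2+q+1=qn+1,\qquad T=n^2+1=N+n .
\]
For bits $\alpha,\beta,\gamma$ let $\mathrm{One}(\alpha,\beta,\gamma)$ be $1$ if exactly one of them equals $1$, and $0$ otherwise. Define $b_j=0$ for $j<0$, $b_0=1$, and
\begin{equation}\label{eq:rec}
b_j=\mathrm{One}(b_{j-1},\,b_{j-n},\,b_{j-T})\quad(j\ge1),\qquad A=\{j: b_j=1\}.
\end{equation}
The three lags $1,n,T$ are the halves of $2$, $2n$, $2n^2+2$, and $b_j$ will record whether $n+2j$ is a term.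

\begin{theorem}\label{thm:main}
We have $\mathcal V(2,n)=\{2,\,2n,\,2n^2+2\}\cup\{n+2j: j\in A\}$. In particular the even terms of $\mathcal V(2,n)$ are exactly $2$, $2n$ and $2n^2+2$. Moreover, every even $E\ge2n$ with $E\notin\{2n,\,2n+2,\,2n^2+2\}$ is a sum of two odd terms in at least two ways, while $2n$, $2n+2$ and $2n^2+2$ are such sums in exactly one way.
\end{theorem}

For $M\ge0$ let $\nu(M)$ be the number of unordered pairs $\{i,j\}$, possibly with $i=j$, such that $i,j\in A$ and $i+j=M$. Theorem~\ref{thm:main} follows from a statement about the recurrence \eqref{eq:rec} alone.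

\begin{theorem}\label{thm:rep}
We have $\nu(0)=\nu(1)=\nu(N)=1$, and $\nu(M)\ge2$ for every other $M\ge0$.
\end{theorem}

\begin{corollary}\label{cor:struct}
The set $\mathcal V(2,n)$ is the union of a finite set and finitely many arithmetic progressions, and consecutive odd terms differ by at most $2n^2+2$. Together with \emph{(K1)}: for every odd $n\ge5$, the sequence $\mathcal V(2,n)$ has exactly two even terms if $n-1$ is not a power of $2$, and exactly three if it is.
\end{corollary}

Fact (K1) is used only in the last sentence of the corollary, and (K2) is reproved as part of Theorem~\ref{thm:main}.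

The difficulty in Theorem~\ref{thm:rep} is that it concerns every $M$, while the nonlinear recurrence \eqref{eq:rec} gives us a formula for $b_j$ only on an initial segment, of length about $(q+3)N$. In a representation $M=i+j$ with $i$ in this segment, the partner $j=M-i$ lies in a region where we know nothing about $b$ except that it satisfies \eqref{eq:rec}. That is enough: the reflected sequence $x_i=b_{M-i}$ satisfies the recurrence backward, and a backward solution cannot vanish on all, or on all but one, of a suitable explicit set $U\subset A$.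

Section~\ref{sec:reduction} derives Theorem~\ref{thm:main} from Theorem~\ref{thm:rep}. Section~\ref{sec:reflect} introduces the reflected sequence, proves the corollary, and carries out the method by hand for $n=5$. Section~\ref{sec:initial} computes the initial segment of $A$. Sections~\ref{sec:zeros} and~\ref{sec:single} study the reflected sequence on that segment, Section~\ref{sec:second} lists explicit second representations, and Section~\ref{sec:end} assembles the proof.

\section{From the greedy sequence to the recurrence}\label{sec:reduction}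

\begin{proof}[Proof of Theorem~\ref{thm:main}, assuming Theorem~\ref{thm:rep}]
Write $\mathcal V=\mathcal V(2,n)$ and $S=\{2,2n,2n^2+2\}\cup\{n+2j:j\in A\}$. The sequence never stops, because $2a_m$ has the single representation $a_m+a_m$ by $a_1,\dots,a_m$. Hence every $v>n$ satisfies $a_m<v\le a_{m+1}$ for some $m\ge2$, and the greedy rule says: $v\in\mathcal V$ if and only if $v$ has exactly one representation as a sum of two elements of $\mathcal V$ below $v$.

Both $\mathcal V$ and $S$ meet $[1,n]$ in $\{2,n\}$. Let $v>n$ and assume that they agree below $v$. Summands of $v$ are smaller than $v$, so we may count representations of $v$ by elements of $S$.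

Let $v=n+2j$ be odd, $j\ge1$. A representation has the form $e+(v-e)$ with $e\in\{2,2n,2n^2+2\}$, and $v-e=n+2(j-e/2)$ with $e/2\in\{1,n,T\}$. The number of representations is $b_{j-1}+b_{j-n}+b_{j-T}$, so $v\in\mathcal V$ if and only if $b_j=1$.

Let $v$ be even. The sums of two even elements of $S$ are
\[
4<2n+2<4n<2n^2+4<2n^2+2n+2<4n^2+4 .
\]
If $n<v<2n$, then $v$ is none of these, since $4<n$, and it is smaller than every sum of two odd elements; so $v\notin\mathcal V$. Otherwise $v=2n+2M$ with $M\ge0$, and $v$ has exactly $\nu(M)$ representations by two odd elements, because $(n+2i)+(n+2j)=2n+2(i+j)$. For $M=0$ there is one representation in total, so $2n\in\mathcal V$. For $M=1$ there are two, $n+(n+2)$ and $2+2n$, so $2n+2\notin\mathcal V$. For $M=N$ we have $v=2T=2n^2+2$, which lies strictly between $4n$ and $2n^2+4$; so there is one representation in total and $v\in\mathcal V$. For all other $M$ we have $\nu(M)\ge2$ and $v\notin\mathcal V$.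

In each case $v\in\mathcal V$ if and only if $v\in S$. The last sentence of the theorem is Theorem~\ref{thm:rep} for $E=2n+2M$.
\end{proof}

The inequality $4<n$ keeps $4=2+2$ out of the sequence. For $n=3$, where $n-1$ is also a power of $2$, the number $4$ is a term, and the list above already shows five even terms.

\section{The reflected sequence, and the case $n=5$}\label{sec:reflect}

Fix $M\ge0$ and put $x_i=b_{M-i}$ for $i\in\mathbb Z$. The relation in \eqref{eq:rec} holds for all $j\ne0$, since for $j<0$ all four values are $0$. Thus for every integer $i\ne M$,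
\[
x_i=\mathrm{One}(x_{i+1},\,x_{i+n},\,x_{i+T}).
\]
Let $Q_i$ be the quadruple $(i,\,i+1,\,i+n,\,i+T)$. If $x_i=1$, then exactly one of the other three values is $1$; if $x_i=0$, then none, two or three of them are. So the number of ones on $Q_i$ is $0$ or $2$, except for the pattern $0,1,1,1$. We use this in two forms, valid for $i\neq M$.
\begin{itemize}
\item[(Q1)] If two of the four values of $x$ on $Q_i$ vanish, the other two are equal. In particular, if three vanish, so does the fourth.
\item[(Q2)] If one of $x_{i+1},x_{i+n},x_{i+T}$ vanishes, then $x_i$ is the sum modulo $2$ of the other two.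
\end{itemize}
Rule (Q1) treats the four positions alike, so information can be moved toward larger as well as smaller indices.

Call $i$ a \emph{hit} if $i\in A$ and $x_i=1$, that is, if $i$ and $M-i$ both lie in $A$. The set of hits is invariant under $i\mapsto M-i$, and $\nu(M)$ is the number of its orbits. So $\nu(M)=0$ means that $x$ vanishes on $A$, and $\nu(M)=1$ means that $x$ vanishes on $A$ except at two points $p,p'$ with $p+p'=M$, possibly $p=p'$.

\begin{lemma}\label{lem:gap}
For every $M\ge0$, the values $x_0,x_1,\dots,x_{T-1}$ are not all zero.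
\end{lemma}

\begin{proof}
Suppose they are. If $0\le i\le M-1$ and $x_0,\dots,x_{i+T-1}$ vanish, then $x_i=x_{i+1}=x_{i+n}=0$, and (Q1) gives $x_{i+T}=0$. By induction $x_0,\dots,x_{M+T-1}$ vanish. But $x_M=b_0=1$.
\end{proof}

\begin{proof}[Proof of Corollary~\ref{cor:struct}, assuming Theorem~\ref{thm:main}]
For $j\ge0$ the state $(b_{j-T+1},\dots,b_j)\in\{0,1\}^T$ determines the next state. There are finitely many states, so one of them recurs, and $b$ is eventually periodic. Hence $A$, and by Theorem~\ref{thm:main} also $\mathcal V(2,n)$, is the union of a finite set and finitely many arithmetic progressions. If $a\in A$, Lemma~\ref{lem:gap} with $M=a+T$ says that $b_{a+1},\dots,b_{a+T}$ are not all zero. So consecutive elements of $A$ differ by at most $T$, and consecutive odd terms by at most $2T=2n^2+2$. The classification combines Theorem~\ref{thm:main} with (K1).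
\end{proof}

\subsection*{The case $n=5$}
Here $q=4$, $N=21$, $T=26$. For $1\le j\le25$ we have $b_{j-T}=0$, so $b_j\equiv b_{j-1}+b_{j-5}\pmod2$. Written in rows of length five, each entry is the sum of its predecessor and the entry above it:
\[
\begin{array}{c|ccccc}
b_0,\dots,b_4&1&1&1&1&1\\
b_5,\dots,b_9&0&1&0&1&0\\
b_{10},\dots,b_{14}&0&1&1&0&0\\
b_{15},\dots,b_{19}&0&1&0&0&0\\
b_{20},\dots,b_{24}&0&1&1&1&1
\end{array}
\]
and $b_{25}=1$. This is Pascal's triangle modulo $2$. It closes up in the single one at $j=16$, which produces a new run of five ones starting at $j=21=N$. We read off $A\cap[0,21]=\{0,1,2,3,4,6,8,11,12,16,21\}$. The differences $21-j$ for $j=1,2,3,4,6,8,11,12,16$ are $20,19,18,17,15,13,10,9,5$, none of which is in $A$. So $\nu(21)=1$, and $2n+2\cdot21=52$ is the third even term. At $j=26$ the third lag acts for the first time, with $b_{26}=\mathrm{One}(1,1,1)=0$. Figure~\ref{fig:q4} shows $A$ up to $157$; it is the case $q=4$ of Propositions~\ref{prop:early} and~\ref{prop:late}.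

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.42]
\foreach \m in {0,...,7}
  \node at ({7*mod(\m,4)+2},{-7*floor(\m/4)+1.1}) {\small $m=\m$};
\foreach \m in {0,...,6}{
  \foreach \y in {0,...,3} \foreach \x in {0,...,4}
    \fill[gray] ({7*mod(\m,4)+\x},{-7*floor(\m/4)-\y}) circle (0.06);
  \fill[gray] ({7*mod(\m,4)},{-7*floor(\m/4)-4}) circle (0.06);}
\foreach \y in {0,1} \foreach \x in {0,...,4}
  \fill[gray] ({21+\x},{-7-\y}) circle (0.06);
\foreach \m in {0,...,4} \foreach \x in {0,...,4}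
  \fill ({7*mod(\m,4)+\x},{-7*floor(\m/4)}) circle (0.25);
\foreach \m/\y/\x in {0/1/1,0/1/3,0/2/1,0/2/2,0/3/1,1/2/1,1/2/2,2/3/1,
  5/1/0,5/1/2,5/1/4,5/2/3,5/3/2,6/0/1,6/0/2,6/0/3,6/0/4,6/1/0,6/1/2,6/1/4,7/1/1,7/1/3}
  \fill ({7*mod(\m,4)+\x},{-7*floor(\m/4)-\y}) circle (0.25);
\foreach \m/\y/\x in {5/2/2,6/3/2,7/2/0}
  \draw[fill=white] ({7*mod(\m,4)+\x},{-7*floor(\m/4)-\y}) circle (0.25);
\end{tikzpicture}
\caption{The set $A\cap[0,157]$ for $n=5$. The integer $21m+5r+s$ is drawn in block $m$, row $r$ (counted downward from $0$) and column $s$ (counted from $0$). Large dots are the elements of $A$: black for those in the test set $U$ of Section~\ref{sec:initial}, white for the others. Small dots are integers outside $A$.}\label{fig:q4}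
\end{figure}

\begin{example}[At least one representation]\label{ex:one}
Let $n=5$ and $M>84$. The intervals $[0,4]$, $[21,25]$, $[42,46]$, $[63,67]$, $[84,88]$ and the point $110$ belong to $A$. Suppose that none of these points is a hit, so that $x$ vanishes on them. Then $x_{62}=\mathrm{One}(x_{63},x_{67},x_{88})=0$, next $x_{61}=\mathrm{One}(x_{62},x_{66},x_{87})=0$, and so on down to $x_{58}=\mathrm{One}(x_{59},x_{63},x_{84})=0$. Two zero intervals at distance $21$ thus extend the lower one by five places to the left. A first round gives zeros on $[58,67]$, $[37,46]$, $[16,25]$, a second round on $[32,46]$, $[11,25]$, a third on $[6,25]$. Of $x_0,\dots,x_{25}$ only $x_5$ is left. In each of the quadruples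
\[
(0,1,5,26),\quad(21,22,26,47),\quad(42,43,47,68),\quad(63,64,68,89),\quad(84,85,89,110)
\]
the first two values vanish, so (Q1) gives $x_5=x_{26}=x_{47}=x_{68}=x_{89}=x_{110}=0$. This contradicts Lemma~\ref{lem:gap}. Hence $\nu(M)\ge1$.
\end{example}

\begin{example}[One hit forces another]\label{ex:two}
Let $n=5$, suppose $\nu(M)=1$, and suppose that $22$ is the only hit in the five intervals above. Then
\[
x_{20}=\mathrm{One}(x_{21},x_{25},x_{46})=0,\quad x_{19}=\mathrm{One}(x_{20},x_{24},x_{45})=0,\quad x_{18}=\mathrm{One}(x_{19},x_{23},x_{44})=0,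
\]
\[
x_{17}=\mathrm{One}(x_{18},x_{22},x_{43})=1,\qquad x_{16}=\mathrm{One}(x_{17},x_{21},x_{42})=1 .
\]
Since $16\in A$, it is a second hit. The hits form one orbit, so $M=22+16=38$. But $38=6+32$ is a second representation, a contradiction.
\end{example}

The general proof has these three ingredients: a hit in an explicit set $C$, a second hit in a larger explicit set $U$, and, because two hits in one orbit determine $M$, a list of second representations of the sums so obtained.

\section{The initial segment of $A$}\label{sec:initial}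

\subsection*{Coordinates}
The table for $n=5$ suggests rows of length $n$ and blocks of length $N$. Put
\[
[m;r,s]=mN+rn+s ,
\]
and call $m,r,s$ the block, row and column. Since $N=qn+1$, there are two carry rules,
\begin{equation}\label{eq:carry}
[m;r,s+n]=[m;r+1,s],\qquad [m;q,s]=[m+1;0,s-1].
\end{equation}
Every integer has a unique expression $[m;r,s]$ in \emph{normal coordinates}: either $0\le r\le q-1$ and $0\le s\le q$, or $(r,s)=(q,0)$. The three lags act simply: for $i=[m;r,s]$,
\[
i+1=[m;r,s+1],\qquad i+n=[m;r+1,s],\qquad i+T=[m+1;r+1,s].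
\]
We write $b[m;r,s]$ and $x[m;r,s]$ for the values of $b$ and $x$ at $[m;r,s]$, and $I_m=[mN,\,mN+q]$ for the top row of block $m$.

\subsection*{Binomial coefficients modulo $2$}
The \emph{support} of an integer $a\ge0$ is the set of positions of the ones in its binary expansion. We write $c\preceq a$ if the support of $c$ is contained in that of $a$, and $r\perp t$ if the supports of $r$ and $t$ are disjoint. For $0\le r\le q-1$ let $\bar r=q-1-r$; this is the complement of $r$ in the $k$ lowest bits. For $0\le r,t\le q-1$ we have $r\perp t$ if and only if $t\preceq\bar r$, and then $t\le\bar r$. By $v_2$ we denote the $2$-adic valuation.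

Modulo $2$ we have $(1+X)^a\equiv\prod(1+X^{2^i})$, the product over the support of $a$. Hence $\binom ac$ is odd if and only if $c\preceq a$. Since $r\preceq r+t$ holds exactly when $r\perp t$, the coefficient $\binom{r+t}{r}$ is odd if and only if $r\perp t$; this is Kummer's theorem for the prime $2$.

For $0\le s\le q$ let $\beta(0,s)=1$ and $\beta(r,s)=\binom{r+s-1}{r}\bmod2$ for $1\le r\le q$. For $r\ge1$ we have $\beta(r,0)=0$, and for $s\ge1$ we have $\beta(r,s)=1$ if and only if $r\perp s-1$. Consequently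
\begin{equation}\label{eq:beta}
\begin{array}{ll}
\beta(r,q)=0\quad(1\le r\le q-1),\qquad&\beta(q,s)=1\quad(1\le s\le q),\\[2pt]
\beta(1,s)=s\bmod 2,&\beta(q-1,s)=1\ \text{only for } s=1 .
\end{array}
\end{equation}
Pascal's rule gives $\beta(r,s)\equiv\beta(r,s-1)+\beta(r-1,s)$ for $r,s\ge1$. We use it as follows.
\begin{itemize}
\item[(P)] If $1\le r\le q$, $\varphi(0)=0$, and $\varphi(s)\equiv\varphi(s-1)+\beta(r-1,s)$ for $1\le s\le q$, with values in $\{0,1\}$, then $\varphi(s)=\beta(r,s)$ for $0\le s\le q$.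
\end{itemize}
For $m\ge0$ let $c(m,0)=1$ and $c(m,r)=\binom{r-1}{m}\bmod2$ for $r\ge1$; so $c(m,r)=1$ if and only if $m\preceq r-1$, and $c(m,r)\equiv c(m,r-1)+c(m-1,r-1)$ for $m\ge1$, $r\ge2$.

As in (Q2), if $j\ge1$ and one of $b_{j-1},b_{j-n},b_{j-T}$ vanishes, then $b_j$ is the sum modulo $2$ of the other two.

\subsection*{Blocks $0$ to $q$}
In these blocks each row is either zero or a copy of the same row of block $0$, and a second Pascal triangle decides which.

\begin{proposition}\label{prop:early}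
For $0\le m\le q$ and normal coordinates, $b[m;r,s]=c(m,r)\,\beta(r,s)$.
\end{proposition}

\begin{proof}
We argue by induction on $j=[m;r,s]$.

\emph{Block $0$.} Here $j\le N-1<T$, so $b_{j-T}=0$, and $c(0,r)=1$. In row $0$ also $b_{j-n}=0$, so all values equal $b_0=1$. Next $b[0;1,0]\equiv b_{n-1}+b_0\equiv0$. For $2\le r\le q$, $b[0;r,0]\equiv\beta(r-1,q)+\beta(r-1,0)=0$. For $r,s\ge1$ we have $b_j\equiv b_{j-1}+\beta(r-1,s)$, and (P) applies.

\emph{Row $0$ of block $m\ge1$.} For $j=[m;0,s]$ we have $j-n=[m-1;q-1,1+s]$ and $j-T=[m-2;q-1,1+s]$; the latter is negative if $m=1$. For $1\le s\le q-1$ both values vanish since $\beta(q-1,1+s)=0$; for $s=q$ the indices have normal form $[\,\cdot\,;q,0]$, and both values vanish since $\beta(q,0)=0$. So $b_j=b_{j-1}$ for $s\ge1$, and it remains to show $b_{mN}=1$. For $s=0$ we have $b_{j-1}=b[m-1;q,0]=0$. Further $b_{j-n}=c(m-1,q-1)$ is $1$ if and only if $m-1\preceq q-2$, that is, if and only if $m-1$ is even, and in the same way $b_{j-T}=1$ if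 and only if $m\ge2$ and $m-2$ is even. Exactly one of the three values is $1$.

\emph{Row $1$ of block $m\ge1$.} Here $b_{j-n}=b[m;0,s]=1$ and $b_{j-T}=b[m-1;0,s]=1$, so $b_j=0$ whatever $b_{j-1}$ is; and $c(m,1)=0$.

\emph{Rows $r\ge2$ of block $m\ge1$.} Here $b_{j-n}=c(m,r-1)\beta(r-1,s)$ and $b_{j-T}=c(m-1,r-1)\beta(r-1,s)$. For $s=0$ both vanish, and $b_{j-1}=c(m,r-1)\beta(r-1,q)=0$, so $b_j=0$. Let $s\ge1$. If $c(m,r-1)=c(m-1,r-1)$, then $b_{j-n}=b_{j-T}$, so $b_{j-1}=0$ implies $b_j=0$ and the row is zero. Otherwise one of $b_{j-n},b_{j-T}$ is $0$ and the other is $\beta(r-1,s)$, and (P) shows that the row is $\beta(r,\cdot)$. This agrees with the recursion for $c$.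
\end{proof}

\begin{remark}
The hypothesis that $q$ is a power of $2$ enters through \eqref{eq:beta}: every row $1\le r\le q-1$ ends in a zero, so nothing spills into the next row, and the triangle closes up. If $q$ is even but not a power of $2$, then $r=2^{v_2(q)}$ satisfies $r\le q-1$ and $r\perp q-1$, so $\binom{r+q-1}{r}$ is odd and that row ends in a one.
\end{remark}

The exceptional value $M=N$ can now be explained.

\begin{lemma}\label{lem:N}
$\nu(0)=\nu(1)=\nu(N)=1$.
\end{lemma}

\begin{proof}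
Since $b_0=b_1=1$, the only pairs for $M=0$ and $M=1$ are $\{0,0\}$ and $\{0,1\}$. For $M=N$ the pair $\{0,N\}$ is a representation. By Proposition~\ref{prop:early},
\[
A\cap[1,N-1]=\{1+rn+t:\ 0\le r,t\le q-1,\ r\perp t\}.
\]
Suppose that $1+rn+t$ and $1+r'n+t'$ from this set add up to $N=qn+1$. Then $t+t'+1$ is a multiple of $n$ in $[1,2q-1]$, so it equals $n$. Thus $t+t'=q$ and $r+r'=q-1$, which means $1\le t\le q-1$, $r'=\bar r$ and $t'=\overline{t-1}$. From $r'\perp t'$ we get $\bar r\preceq t-1$, and from $r\perp t$ we get $t\preceq\bar r$. Hence $t\le\bar r\le t-1$, a contradiction.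
\end{proof}

\subsection*{Blocks $q+1$ to $q+3$}
Example~\ref{ex:one} needed the point $110$, which lies beyond block $q$, so we continue a little further. Block $q$ is zero below its top row. This switches off the lag $T$ for a while, and the triangle of block $0$ reappears, shifted by one column.

\begin{proposition}\label{prop:late}
Let $0\le s\le q$ and $1\le r\le q$.
\begin{itemize}
\item[(a)] $b[q+1;0,s]=0$, and $b[q+1;1,s]=1$ if and only if $s$ is even.
\item[(b)] $b[q+1;r,1+s]=\beta(r,s)$, and $b[q+2;0,1+s]=1$.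
\item[(c)] $b[q+2;r,1+s]=e_r\,\beta(r,s)$, where $e_r=r\bmod2$.
\item[(d)] $b[q+3;1,1+s]=1$ if and only if $s$ is even.
\end{itemize}
\end{proposition}

\begin{proof}
(a) For $j=[q+1;0,s]$ we have $j-n=[q;q-1,1+s]$ and $j-T=[q-1;q-1,1+s]$. Both values vanish: for $s<q$ because $c(q,q-1)=c(q-1,q-1)=0$, and for $s=q$ because $\beta(q,0)=0$. So $b_j=b_{j-1}$, starting from $b[q;q,0]=0$. For $j=[q+1;1,s]$ we have $b_{j-n}=b[q+1;0,s]=0$ and $b_{j-T}=b[q;0,s]=1$, so $b_j=1-b_{j-1}$, starting from $b[q+1;0,q]=0$.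

(b) Since $c(q,r)=0$ for $1\le r\le q$, Proposition~\ref{prop:early} and (a) show that $b$ vanishes from $[q;1,0]$ to $[q+1;0,q]$. Adding $T$, we see that
\begin{equation}\label{eq:linear}
b_j\equiv b_{j-1}+b_{j-n}\qquad\text{for }[q+1;2,0]\le j\le[q+2;1,q].
\end{equation}
Let $r=1$. For $s\le q-1$, part (a) says that $b[q+1;1,1+s]=1$ exactly for odd $s$, as claimed. For $s=q$ the index is $[q+1;2,0]$, and \eqref{eq:linear} gives $b[q+1;1,q]+b[q+1;1,0]=1+1\equiv0=\beta(1,q)$. Let $2\le r\le q$; all indices $j=[q+1;r,1+s]$ lie in the range of \eqref{eq:linear}. For $s=0$ we have $j-1=[q+1;r-1,1+q]$, so $b_j\equiv\beta(r-1,q)+\beta(r-1,0)=0$. For $s\ge1$ we have $b_j\equiv b_{j-1}+\beta(r-1,s)$, and (P) applies. Since $[q+1;q,1+s]=[q+2;0,s]$, the case $r=q$ says $b[q+2;0,0]=0$ and $b[q+2;0,s]=1$ for $1\le s\le q$. Finally $b[q+2;0,1+q]\equiv b[q+2;0,q]+b[q+2;0,0]=1$ by \eqref{eq:linear}.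

(c) Let $r=1$ and $j=[q+2;1,1+s]$, so that $b_{j-n}=b[q+2;0,1+s]=1$. For $s\le q-1$, \eqref{eq:linear} gives $b_j=1-b_{j-1}$, starting from $b[q+2;1,0]=1$; so $b_j=1$ exactly for odd $s$. For $s=q$ we have $b_{j-1}=1$, as $q-1$ is odd, and $b_{j-n}=1$; so $b_j=0=\beta(1,q)$. Let $2\le r\le q$ and $j=[q+2;r,1+s]$. Then $b_{j-n}=e_{r-1}\beta(r-1,s)$, and $b_{j-T}=\beta(r-1,s)$ by (b). For $s=0$ both vanish and $b_{j-1}=e_{r-1}\beta(r-1,q)=0$, so $b_j=0$. If $e_{r-1}=1$, then $b_{j-n}=b_{j-T}$, so $b_{j-1}=0$ implies $b_j=0$; the row is zero, and $e_r=0$. If $e_{r-1}=0$, then $b_j\equiv b_{j-1}+\beta(r-1,s)$ for $s\ge1$; by (P) the row is $\beta(r,\cdot)$, and $e_r=1$.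

(d) Since $[q+2;q,1+s]=[q+3;0,s]$ and $e_q=0$, part (c) shows that $b$ vanishes on $I_{q+3}$. The three predecessors of $[q+3;1,0]$ are $[q+3;0,q]$, $[q+3;0,0]$ and $[q+2;0,0]$, where $b$ vanishes; so $b[q+3;1,0]=0$. For $j=[q+3;1,1+s]$ we now have $b_{j-n}=b[q+3;0,1+s]=0$ and $b_{j-T}=b[q+2;0,1+s]=1$, so $b_j=1-b_{j-1}$, starting from $b[q+3;1,0]=0$.
\end{proof}

\subsection*{The test sets}
By the two propositions the following sets are contained in $A$. In the table $r$ and $t$ range over $1\le r\le q-1$, $0\le t\le q-1$, $r\perp t$, unless stated otherwise.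
\begin{center}
\begin{tabular}{lll}
\hline
set&elements&by\\
\hline
$A_1$&$[m;0,s]$, $0\le m,s\le q$; thus $A_1=I_0\cup\dots\cup I_q$&\ref{prop:early}\\[2pt]
$A_2$&$[m;r,1+t]$, $m\preceq r-1$&\ref{prop:early}\\[2pt]
$A_3$&$[q+1;1,2l]$, $0\le l\le q/2$&\ref{prop:late}(a)\\[2pt]
$B_1$&$[q+1;r,2+t]$&\ref{prop:late}(b)\\[2pt]
$\Delta$&$[q+1;r,q+1-r]$, $2\le r\le q-1$ (in $B_1$, with $t=\bar r$)&\ref{prop:late}(b)\\[2pt]
$A_4$&$[q+2;0,s]$, $1\le s\le n$, and $[q+2;1,2l]$, $1\le l\le q/2$&\ref{prop:late}(b),(c)\\[2pt]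
$B_2$&$[q+2;r,2+t]$, $r$ odd&\ref{prop:late}(c)\\[2pt]
$A_5$&$[q+3;1,s]$, $s$ odd, $1\le s\le q-1$&\ref{prop:late}(d)\\[2pt]
$\{z\}$&$z=[q+3;1,n]$&\ref{prop:late}(d)\\
\hline
\end{tabular}
\end{center}
The conditions $r\ge1$ and $r\perp t$ force $t\le q-2$. So all coordinates in the table are normal, except $[q+2;0,n]=[q+2;1,0]$ and $z=[q+3;2,0]$, and equality of elements can be read off from coordinates. Note that $[q+2;1,2l]\in A_4$ for all $0\le l\le q/2$. Put
\[
w=[q+1;1,0]\in A_3,\qquad C=A_1\cup\{w\},\qquad U=A_1\cup A_2\cup A_3\cup\Delta\cup A_4\cup A_5 .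
\]
The sets $B_1$, $B_2$ and the point $z$ serve only to write down representations in Section~\ref{sec:second}. They are left out of $U$, apart from the elements that they share with $A_3$, $\Delta$ and $A_4$, because every element of $U$ adds cases to that section.

\section{How zeros of the reflected sequence spread}\label{sec:zeros}

In this section and the next we assume
\[
M>M_0:=(q+2)N+q .
\]
Every quadruple $Q_i$ used has $i\le M_0$, so (Q1) and (Q2) apply to it. In coordinates,
\[
Q[m;r,s]=\bigl([m;r,s],\ [m;r,s+1],\ [m;r+1,s],\ [m+1;r+1,s]\bigr),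
\]
and the \emph{values} of a quadruple are the values of $x$ at its entries, always listed in this order.

The first lemma is the staircase of Example~\ref{ex:one}.

\begin{lemma}[Windows]\label{lem:window}
Let $0\le\mu\le\lambda\le q+1$ and suppose that $x$ vanishes on $I_\mu,\dots,I_\lambda$. Then for $\mu\le m\le\lambda$, $x$ vanishes on $[mN-(\lambda-m)n,\ mN+q]$.
\end{lemma}

\begin{proof}
We show by induction on $d\ge0$ that $x$ vanishes on $[mN-dn,\,mN+q]$ for $\mu\le m\le\lambda-d$. The case $d=0$ is the hypothesis. Let $\mu\le m\le\lambda-d-1$ and let $i$ decrease from $mN-dn-1$ to $mN-(d+1)n$. Then $x_{i+1}=0$ is already known. Further $i+n\in[mN-dn,\,mN-dn+q]$ lies in the window of depth $d$ for $m$, and $i+T\in[(m+1)N-dn,\,(m+1)N-dn+q]$ lies in the window of depth $d$ for $m+1$. So $x_i=0$.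
\end{proof}

The left end of a window is $mN-dn=[m-1;q-d,1]$.

\begin{lemma}\label{lem:C}
The set $C$ contains a hit.
\end{lemma}

\begin{proof}
Suppose that $x$ vanishes on $C$. Lemma~\ref{lem:window} with $\mu=0$, $\lambda=q$, $m=1$ gives $x=0$ on $[n+1,N+q]$. For $0\le m\le q$ the quadruple $Q[m;0,0]$ has values $0,\,0,\,x[m;1,0],\,x[m+1;1,0]$, so $x[m;1,0]=x[m+1;1,0]$ by (Q1). Hence $x_n=x[0;1,0]=x[q+1;1,0]=x_w=0$. Together with $I_0=[0,q]$, this gives $x=0$ on $[0,N+q]=[0,T-1]$, contradicting Lemma~\ref{lem:gap}.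
\end{proof}

A hit in $A_1$ interrupts the chain of zero top rows, and the windows below it become short. The next lemma recovers zeros from $A_2$ instead, working downward from the top rows. Its mechanism is this. Once column $s+1$ is known to vanish, row $r$ of column $s$, seen as a function of the block $m$, is the sequence of differences of row $r+1$. So a zero row makes the next row constant in $m$, and one bit per row is missing. The set $A_2$ supplies these bits, not one in each row but in batches. For $q=4$ and $s=2$, for instance, $A_2$ has no point in row $1$ and the two points $[0;2,2]$, $[1;2,2]$ in row $2$.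

\begin{lemma}[Triangle]\label{lem:triangle}
Let $L\in\{q-1,q\}$. Suppose that $x$ vanishes on $A_2$ and that $x[m;0,s]=0$ for $0\le m\le L$, $1\le s\le q$. Then $x[m;r,s]=0$ whenever $r,s\ge1$, $r+s\le q$ and $0\le m\le L+1$.
\end{lemma}

\begin{proof}
We use descending induction on $s\in[1,q-1]$ and assume the claim for column $s+1$; for $s=q-1$ this assumption is empty. Let $g_r(m)=x[m;r,s]$. For $0\le r\le q-s-1$ and $0\le m\le L$ we have $x[m;r,s+1]=0$, by hypothesis if $r=0$ and by induction if $r\ge1$. So (Q2) for $Q[m;r,s]$ gives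
\begin{equation}\label{eq:diff}
g_r(m)\equiv g_{r+1}(m)+g_{r+1}(m+1)\qquad(0\le r\le q-s-1,\ 0\le m\le L).
\end{equation}
Let $t=s-1$, and let $0=\rho_0<\rho_1<\dots<\rho_e$ be the integers $\rho\in[0,q-s]$ with $\rho\perp t$. The last one is $\rho_e=\bar t=q-s$. We show by induction on $i$ that $g_r=0$ on $[0,L+1]$ for $1\le r\le\rho_i$. Recall that $g_0=0$ on $[0,L]$ by hypothesis.

Let $\rho=\rho_i$, $\rho'=\rho_{i+1}$, $d=\rho'-\rho$ and $v=v_2(\rho')$. Deleting the lowest bit of $\rho'$ gives the smaller integer $\rho'-2^v\perp t$, so $\rho'-2^v\le\rho$ and $d\le2^v$. The $v$ lowest bits of $\rho'-1$ are all ones, so $m\preceq\rho'-1$ for $0\le m\le d-1$. For these $m$ we have $[m;\rho',1+t]\in A_2$, that is, $g_{\rho'}(m)=0$. As $d-1\le q-2\le L$, repeated use of \eqref{eq:diff} gives $g_{\rho'-j}(m)=0$ for $0\le j\le d-1$ and $0\le m\le d-1-j$. In particular $g_r(0)=0$ for $\rho<r\le\rho'$. Now $g_\rho=0$ on $[0,L]$ and \eqref{eq:diff} show that $g_{\rho+1}$ is constant on $[0,L+1]$,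 hence zero. The same step, applied in turn, gives $g_{\rho+2}=\dots=g_{\rho'}=0$ on $[0,L+1]$.
\end{proof}

The top row $I_{q+1}$ contains no element of $A$, so the absence of hits says nothing about it directly. The sets $A_4$ and $A_5$ are in $U$ to control this row from above.

\begin{lemma}\label{lem:parity}
Suppose that $x$ vanishes on $A_4\cup A_5$, and put $V(s)=x[q+1;0,s]$ and $R(s)=x[q+1;1,s]$, so that $V(n)=R(0)$. Then
\begin{equation}\label{eq:V}
V(s)\equiv V(s+1)+R(s)\qquad(0\le s\le q).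
\end{equation}
If $x$ also vanishes on $A_3\setminus\{w\}$, then $x[q;q-1,2]=0$.
\end{lemma}

\begin{proof}
First, $x[q+2;1,s]=0$ for $0\le s\le q$. For even $s$ this point is in $A_4$. For odd $s$ it is the third entry of $Q[q+2;0,s]$, whose other entries $[q+2;0,s]$, $[q+2;0,s+1]$, $[q+3;1,s]$ lie in $A_4\cup A_5$, and (Q1) applies. Now $Q[q+1;0,s]$ has values $V(s),\,V(s+1),\,R(s),\,0$, and (Q2) gives \eqref{eq:V}.

Let $y(s)=x[q;q-1,s]$. For $2\le s\le q$ the last two entries of $Q[q;q-1,s]$ are $[q;q,s]=[q+1;0,s-1]$ and $[q+1;q,s]=[q+2;0,s-1]\in A_4$, so $y(s)\equiv y(s+1)+V(s-1)$. The index of $y(n)$ is $i=(q+1)N-1$, and the other entries of $Q_i$ are $[q+1;0,0]$, $[q+1;0,q]$ and $[q+2;0,q]\in A_4$; so $y(n)\equiv V(0)+V(q)$. Adding up, $y(2)\equiv\sum_{s=0}^qV(s)$. By \eqref{eq:V}, $V(s)\equiv R(0)+\sum_{u=s}^qR(u)$, and therefore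
\[
y(2)\equiv(q+1)R(0)+\sum_{u=0}^q(u+1)R(u).
\]
The total coefficient of $R(0)$ is $q+2$, which is even, and so is the coefficient of $R(u)$ for odd $u$. For even $u$ with $2\le u\le q$ we have $[q+1;1,u]\in A_3\setminus\{w\}$ and $R(u)=0$. Hence $y(2)=0$.
\end{proof}

\section{One hit in $C$ forces another}\label{sec:single}

We keep the assumption $M>M_0$. The argument depends on the position of the hit in $C$, and there are four cases.

\begin{lemma}\label{lem:case0}
If $p\in I_0$ is a hit, then $A_1\cup A_3$ contains a hit other than $p$.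
\end{lemma}

\begin{proof}
Suppose that $x$ vanishes on $(A_1\cup A_3)\setminus\{p\}$. We show that $x_s=x_{s+1}$ for even $s\in[2,q]$, which a single one in $I_0$ cannot satisfy.

Lemma~\ref{lem:window} with $\mu=m=1$, $\lambda=q$ gives $x=0$ on $[n+1,N+q]$; in particular $x[0;1,s]=0$ for $1\le s\le q$. For $1\le m\le q$ the first two values of $Q[m;0,0]$ vanish, so $x[m;1,0]=x[m+1;1,0]$, and $x[m;1,0]=x_w=0$ for $1\le m\le q+1$. For $1\le m\le q$ and $1\le s\le q$ the first two values of $Q[m;0,s]$ vanish as well; for $s=q$ the second entry is $[m;1,0]$. So $x[m;1,s]=x[m+1;1,s]$, and $x[1;1,s]=x[q+1;1,s]=0$ for even $s$. For even $s\in[2,q]$ the quadruple $Q_s$ thus has values $x_s,\,x_{s+1},\,0,\,0$, and $x_s=x_{s+1}$.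

If $2\le p\le q-1$, take $s=2\lfloor p/2\rfloor\in[2,q-2]$; exactly one of $x_s,x_{s+1}$ is $1$, a contradiction. Otherwise we compare $x_q$ with $x_{q+1}=x_n$. The quadruple $Q_0$ has values $x_0,\,x_1,\,x_n,\,0$, so $x_n\equiv x_0+x_1$. If $p=q$, then $x_q=1$ and $x_n=0$. If $p\in\{0,1\}$, then $x_q=0$ and $x_n=1$. Both contradict $x_q=x_{q+1}$.
\end{proof}

The second case generalizes Example~\ref{ex:two}. The window above the hit switches off the lag $T$ for some rows below the hit. There $x$, read downward, is a copy of the Pascal triangle of block $0$, and we follow it until it meets $A_2$.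

\begin{lemma}\label{lem:case1}
If $p=[\mu;0,\sigma]$ with $1\le\mu\le q-1$, $1\le\sigma\le q$ is the only hit in $A_1$, then $A_2$ contains a hit.
\end{lemma}

\begin{proof}
Let $a=v_2(\mu)$. Since $\mu<q=2^k$, we have $a<k$, and $\mu+2^a\le q$ because $\mu$ and $q$ are multiples of $2^a$. Lemma~\ref{lem:window}, applied to the top rows $I_{\mu+1},\dots,I_q$, shows that $x$ vanishes on $[(\mu+1)N-(q-\mu-1)n,\ (\mu+1)N+q]$. If $\mu N-2^an\le i\le\mu N-1$, then $i+T\in[(\mu+1)N-(2^a-1)n,\ (\mu+1)N+q]$ lies in this window, so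
\begin{equation}\label{eq:down}
x_i\equiv x_{i+1}+x_{i+n}\qquad(\mu N-2^an\le i\le\mu N-1).
\end{equation}
Let $e=p-n$, so $\mu N-q\le e\le\mu N-1$. We have $x_{\mu N}=0$ because $\sigma\ge1$. For $e<i<\mu N$ the index $i+n$ lies in $I_\mu$ above $p$, so $x_{i+n}=0$, and \eqref{eq:down} gives $x_i=0$ for these $i$, going down. Then $x_e\equiv x_{e+1}+x_p=1$.

Put $y_u=x_{e-u}$. Then $y_0=1$; $y_u=0$ for $-q\le u\le-1$, since $x$ vanishes on $[e+1,p-1]$; and $y_u\equiv y_{u-1}+y_{u-n}$ for $1\le u\le(2^a-1)n+\sigma$. This upper bound is less than $N$, and on $[1,N-1]$ the sequence $b$ satisfies the same recursion with the same initial values. So $y_u=b_u$ in this range.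

Let $s$ be the largest integer in $[1,\sigma]$ with $s\equiv1\pmod{2^a}$, and let $\tau=\sigma-s\in[0,2^a-1]$. For $u=(2^a-1)n+s$ we get $y_u=\beta(2^a-1,s)=1$, because $2^a$ divides $s-1$ (and $\beta(0,s)=1$ if $a=0$). Hence $x_h=1$ for
\[
h=e-u=\mu N-2^an+\tau=[\mu-1;\,q-2^a,\,1+\tau].
\]
The row $q-2^a$ lies in $[1,q-1]$, and its support consists of the bits $a,\dots,k-1$; so $q-2^a\perp\tau$. The support of $q-2^a-1$ consists of all bits below $k$ except bit $a$, and bit $a$ of $\mu-1$ is $0$ because $a$ is the lowest bit of $\mu$; so $\mu-1\preceq q-2^a-1$. Thus $h\in A_2$.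
\end{proof}

For $\sigma=0$ the starting value $x_{\mu N}=0$ is lost, and for $\mu=q$ there is no window above the hit. In these cases Lemma~\ref{lem:triangle} is available, and we study the diagonal just outside its triangle:
\[
D_r(m)=x[m;r,q+1-r]\qquad(1\le r\le q-1).
\]
For $1\le r\le q-2$ the quadruple $Q[m;r,q-r]$ has values
\begin{equation}\label{eq:diag}
x[m;r,q-r],\quad D_r(m),\quad D_{r+1}(m),\quad D_{r+1}(m+1),
\end{equation}
and its first entry lies on the edge of the triangle. If $x$ vanishes on $\Delta$ and at $[q+1;1,q]\in A_3$, then $D_r(q+1)=0$ for all $r$; this is the purpose of $\Delta$.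

\begin{lemma}\label{lem:case2}
If $p=[\mu;0,0]$ with $1\le\mu\le q-1$ is a hit, then $U$ contains a hit other than $p$.
\end{lemma}

\begin{proof}
Suppose that $x$ vanishes on $U\setminus\{p\}$. We compute $D_\mu(\mu)$ in two ways. Lemma~\ref{lem:triangle} applies with $L=q$.

\emph{The hit travels along the diagonal.} For $\mu<m\le q$ the first two values of $Q[m;0,0]$ vanish, so $x[m;1,0]=x[m+1;1,0]$; as $x_w=0$, we get $x[m;1,0]=0$ for $\mu<m\le q+1$. The quadruple $Q[\mu;0,0]$ has values $1,\,0,\,x[\mu;1,0],\,0$, so $x[\mu;1,0]=1$. For $m\le q$ the quadruple $Q[m;0,q]$ has values $0,\,x[m;1,0],\,D_1(m),\,D_1(m+1)$. For $\mu<m\le q$ this gives $D_1(m)=D_1(m+1)$, hence $D_1(m)=0$ for $\mu<m\le q+1$; for $m=\mu$ the values are $0,\,1,\,D_1(\mu),\,0$, so $D_1(\mu)=1$.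

Suppose that $1\le r\le q-2$, $D_r(\mu)=1$, and $D_r(m)=0$ for $\mu<m\le q+1$. The first value in \eqref{eq:diag} vanishes by Lemma~\ref{lem:triangle}. For $\mu<m\le q$ we get $D_{r+1}(m)=D_{r+1}(m+1)$, and $D_{r+1}(q+1)=0$; so $D_{r+1}(m)=0$ for $\mu<m\le q+1$. For $m=\mu$ the values are $0,\,1,\,D_{r+1}(\mu),\,0$, so $D_{r+1}(\mu)=1$. By induction $D_r(\mu)=1$ for $1\le r\le q-1$; in particular $D_\mu(\mu)=1$.

\emph{A longer window.} In the notation of Lemma~\ref{lem:parity}, $R(s)=0$ for $0\le s\le q$: for $s\in\{0,q\}$ the point lies in $A_3$, and for $1\le s\le q-1$ it lies in the triangle of block $L+1=q+1$. By \eqref{eq:V}, $V(0)=\dots=V(n)=R(0)=0$, so $x$ vanishes on $I_{q+1}$. Lemma~\ref{lem:window}, applied to $I_{\mu+1},\dots,I_{q+1}$, shows that $x$ vanishes from $(\mu+1)N-(q-\mu)n=[\mu;\mu,1]$ to $(\mu+1)N+q$. This interval contains $[\mu;\mu,q+1-\mu]$, so $D_\mu(\mu)=0$, a contradiction.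
\end{proof}

\begin{lemma}\label{lem:case3}
If $p\in I_q\cup\{w\}$ is a hit, then $U$ contains a hit other than $p$.
\end{lemma}

\begin{proof}
Suppose that $x$ vanishes on $U\setminus\{p\}$. Lemma~\ref{lem:triangle} applies with $L=q-1$ and gives $x[q;r,s]=0$ for $r,s\ge1$, $r+s\le q$. This time we know the lower end of the diagonal: $D_{q-1}(q)=x[q;q-1,2]=0$ by Lemma~\ref{lem:parity}. For $1\le r\le q-2$ and $m=q$ the values \eqref{eq:diag} are $0,\,D_r(q),\,D_{r+1}(q),\,0$, so $D_r(q)=D_{r+1}(q)$. Hence $D_1(q)=0$. The quadruple $Q[q;0,q]$ has values $x[q;0,q],\,x[q;1,0],\,D_1(q),\,D_1(q+1)$, of which the last two vanish, so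
\begin{equation}\label{eq:dagger}
x[q;1,0]=x[q;0,q].
\end{equation}

Let $p=w$. Then $x$ vanishes on $I_q$, so $x[q;1,0]=0$ by \eqref{eq:dagger}. The quadruple $Q[q;0,0]$ has values $0,\,0,\,0,\,x_w$, so $x_w=0$, a contradiction.

Let $p=[q;0,\sigma]$. For even $s\in[2,q-2]$ the last two entries of $Q[q;0,s]$ are $[q;1,s]$, in the triangle, and $[q+1;1,s]\in A_3$; so $x[q;0,s]=x[q;0,s+1]$. As $p$ is the only hit in $I_q$, this excludes $2\le\sigma\le q-1$. The quadruple $Q[q;0,0]$ has values $x[q;0,0],\,x[q;0,1],\,x[q;1,0],\,0$, so $x[q;1,0]\equiv x[q;0,0]+x[q;0,1]$. If $\sigma\in\{0,1\}$, this gives $x[q;1,0]=1$, while \eqref{eq:dagger} gives $0$. If $\sigma=q$, it gives $0$, while \eqref{eq:dagger} gives $1$.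
\end{proof}

\section{Second representations}\label{sec:second}

If $\nu(M)=1$ and $p\ne p'$ are hits, then $M=p+p'$. It remains to show that the sums which can arise in this way have a second representation; the same lists will settle all $M\le M_0$. No assumption on the size of $M$ is made in this section.

Two pairs with the same sum that share an element are equal. So a pair with sum $p+p'$ differs from $\{p,p'\}$ as soon as it omits $p$, or omits $p'$, or has an element different from both. To check a sum, add coordinates and apply \eqref{eq:carry} where indicated. The following memberships are special cases of the definitions and are used without comment; those involving $q-2$, $q-3$, $q-4$ are where $q\ge4$ is needed.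
\begin{itemize}
\item For $1\le r\le q-1$ the values $t=0$ and $t=\bar r$ are admissible in $A_2$, $B_1$, $B_2$, and $m=0$ and $m=r-1$ are admissible in $A_2$. For $r\ge 2$ note that $\overline{r-1}=q-r$.
\item For $r=1$ the admissible $t$ are the even numbers in $[0,q-2]$. For $r=q-2$ they are $0$ and $1$, and $m\in\{0,1,q-3\}$ is admissible in $A_2$ because $q-3$ is odd. For $r=q-1$ only $t=0$ is admissible, and the admissible $m$ are the even numbers in $[0,q-2]$.
\end{itemize}

\begin{lemma}\label{lem:A1A1}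
If $M=[K;0,\sigma]$ with $0\le K,\sigma\le2q$ and $M\notin\{0,1,N\}$, then $\nu(M)\ge2$. In particular this holds for every $M\in A_1+A_1$ other than $0,1,N$.
\end{lemma}

\begin{proof}
An integer $a\in[2,2q-2]$ is a sum of two elements of $[0,q]$ in two ways: $0+a=1+(a-1)$ if $a\le q$, and $(a-q)+q=(a-q+1)+(q-1)$ if $a>q$. For $2\le K\le2q-2$ apply this to $K$, and split $\sigma=s+s'$ with $s,s'\in[0,q]$ in any way; this gives two pairs $[m;0,s]+[m';0,s']$ with different blocks. For $K=0$ and $2\le\sigma\le2q-2$ apply it to $\sigma$. For $K=1$ and $1\le\sigma\le2q-1$ there are $\min(\sigma,2q-\sigma)+1\ge2$ choices of $(s,s')$ in $[0;0,s]+[1;0,s']$.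

In the remaining cases one pair lies in $A_1$, and we give a second pair with an element outside $A_1$. For $\sigma\ge1$ let $s'=\min(\sigma,n)\ge1$ and $s=\sigma-s'\in[0,q]$.
\begin{center}
\begin{tabular}{ll}
\hline
$K=0$, $\sigma\in\{2q-1,2q\}$&$[0;1,1]+[0;0,\sigma-q-2]$\\[2pt]
$K=1$, $\sigma=2q$&$[0;1,1]+[1;0,q-2]$\\[2pt]
$K=2q-1$, $\sigma\ge1$&$[q-3;0,s]+[q+2;0,s']$\\[2pt]
$K=2q-1$, $\sigma=0$&$[q-4;q-1,1]+[q+2;1,0]=[2q-2;q,1]$\\[2pt]
$K=2q$, $\sigma\ge1$&$[q-2;0,s]+[q+2;0,s']$\\[2pt]
$K=2q$, $\sigma=0$&$[q-2;q-1,1]+w=[2q-1;q,1]$\\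
\hline
\end{tabular}
\end{center}
In the first two lines use $[0;1,1]=q+2$; in the fourth and sixth use $[K-1;q,1]=[K;0,0]$.
\end{proof}

\begin{lemma}\label{lem:A1A2}
If $p\in A_1$ and $p'\in A_2$, then $\nu(p+p')\ge2$.
\end{lemma}

\begin{proof}
Let $p=[\mu;0,\sigma]$ and $p'=[m;r,1+t]$, and put $K=\mu+m$, $\Sigma=\sigma+t$, so that $p+p'=[K;r,1+\Sigma]$. We have $t\le\bar r$ and $K-q\le m\le r-1\le q-2$. We give a second pair that omits $p'$: its members in $A_1$ or $B_1$ are not in $A_2$, and its members in $A_2$ differ from $p'$ in one coordinate.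

The simplest move shifts part of the column from one summand to the other, replacing $t$ by $0$ or by $\bar r$. If $t\ge1$ and $\Sigma\le q$, use $[\mu;0,\Sigma]+[m;r,1]$. If $t\ne\bar r$ and $\Sigma\ge\bar r$, use $[\mu;0,\Sigma-\bar r]+[m;r,1+\bar r]$, where $\Sigma-\bar r\le\sigma\le q$. Suppose that neither applies. If $\Sigma\le q$, then $t=0$, and either $\sigma<\bar r$ (case 1) or $\bar r=0$ (case 2). If $\Sigma>q$, then $\Sigma\ge\bar r$, so $t=\bar r$, and $\bar r\ge1$ because $\sigma\le q$ (case 3). In these cases we move blocks or rows instead.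

\emph{Case 1: $t=0$ and $\sigma\le q-2-r$.} The sum is $[K;r,1+\sigma]=[K;r-1,\sigma+q+2]$.
\begin{center}
\begin{tabular}{ll}
\hline
$r=1$ (so $m=0$)&$[\mu;0,q]+[0;0,\sigma+2]$\\[2pt]
$r\ge2$, $K\le q$, $m\ne0$&$[K;0,\sigma]+[0;r,1]$\\[2pt]
$r\ge2$, $m=0$&$[\mu;0,\sigma+r+1]+[0;r-1,1+(q-r)]$\\[2pt]
$K>q$, $m\ne r-1$&$[K-r+1;0,\sigma]+[r-1;r,1]$\\[2pt]
$K>q$, $m=r-1$, $\mu<q$&$[\mu+1;0,\sigma+r+1]+[r-2;r-1,1+(q-r)]$\\[2pt]
$K>q$, $m=r-1$, $\mu=q$&$[r-2;0,\sigma+r]+[q+1;r-1,2+(q-r)]$\\
\hline
\end{tabular}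
\end{center}
The condition $K>q$ forces $m\ge1$ and so $r\ge2$. Lines 2 and 4 add up to the first form of the sum, the others to the second. The columns $\sigma+2$, $\sigma+r$, $\sigma+r+1$ are at most $q-1$, and $0<K-r+1\le\mu\le q$ in line 4.

\emph{Case 2: $r=q-1$, $t=0$, $m$ even.} The sum is $[K;q-1,1+\sigma]$, which for $\sigma=0$ equals $[K;q-2,q+2]$. For $\sigma\ge1$ write $\sigma-1=t_1+t_2$ with $t_1\in[0,q-2]$ even and $t_2\in\{0,1\}$.
\begin{center}
\begin{tabular}{ll}
\hline
$K\le q$, $m\ne0$&$[K;0,\sigma]+[0;q-1,1]$\\[2pt]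
$m=0$, $\mu\ge2$&$[\mu-2;0,\sigma]+[2;q-1,1]$\\[2pt]
$m=0$, $\mu\le1$, $\sigma\ge1$&$[0;1,1+t_1]+[\mu;q-2,1+t_2]$\\[2pt]
$m=0$, $\mu\le1$, $\sigma=0$&$[\mu;0,q]+[0;q-2,2]$\\[2pt]
$K>q$, $m\ne q-2$&$[K-q+2;0,\sigma]+[q-2;q-1,1]$\\[2pt]
$K>q$, $m=q-2$, $\mu\le q-2$&$[\mu+2;0,\sigma]+[q-4;q-1,1]$\\[2pt]
$m=q-2$, $\mu\ge q-1$, $\sigma\ge1$&$[\mu-3;0,\sigma-1]+[q+1;q-1,2]$\\[2pt]
$m=q-2$, $\mu=q-1$, $\sigma=0$&$[q;0,q]+[q-3;q-2,2]$\\[2pt]
$m=q-2$, $\mu=q$, $\sigma=0$&$[q-3;0,q]+[q+1;q-2,2]$\\
\hline
\end{tabular}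
\end{center}
Lines 4, 8 and 9 add up to the second form of the sum. In line 5, $0<K-q+2\le m+2\le q$.

\emph{Case 3: $\Sigma>q$ and $t=\bar r\ge1$.} Then $r+1\le q-1$ and $\sigma>q-\bar r=r+1$, so $\sigma^*=\sigma-r-2\in[0,q]$. Since $1+\Sigma=\sigma+q-r=n+1+\sigma^*$, the sum is $[K;r+1,1+\sigma^*]$. If $K\le q$, use $[K;0,\sigma^*]+[0;r+1,1]$. If $K>q$, use $[K-r;0,\sigma^*]+[r;r+1,1]$, where $0<K-r\le\mu-1\le q-1$.
\end{proof}

\begin{lemma}\label{lem:edge}
Let $p=[\mu;0,0]$ with $1\le\mu\le q-1$, or $p\in I_q$. If $p'\in A_3\cup\Delta\cup A_4\cup A_5$, then $\nu(p+p')\ge2$.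
\end{lemma}

\begin{proof}
Write $p=[\mu;0,\sigma]$; thus $\sigma\ge1$ occurs only for $\mu=q$. We give a second pair that omits $p$: its members in $A_1$ differ from $p$ in the block or in the column.

\emph{$p'=[q+1;1,2l]\in A_3$.} The sum is $[\mu+q+1;1,\sigma+2l]$.
\begin{center}
\begin{tabular}{ll}
\hline
$\mu=q$&$[q-1;0,\sigma]+[q+2;1,2l]$\\[2pt]
$\mu<q$, $l\ge1$&$[\mu;0,2]+[q+1;1,2l-2]$\\[2pt]
$\mu<q$, $l=0$&$[\mu+1;0,1]+[q;0,q]=[\mu+q+1;0,n]$\\
\hline
\end{tabular}
\end{center}

\emph{$p'=[q+1;r,2+\bar r]\in\Delta$, $2\le r\le q-1$.} The sum is $[\mu+q+1;r,\sigma+2+\bar r]$.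
\begin{center}
\begin{tabular}{ll}
\hline
$\sigma=0$, $r\le q-2$&$[\mu;0,\bar r]+[q+1;r,2]$\\[2pt]
$\sigma=0$, $r=q-1$&$[\mu;0,q]+[q+1;q-2,3]=[\mu+q+1;q-2,n+2]$\\[2pt]
$\sigma\ge1$, $r$ odd&$[q-1;0,\sigma]+[q+2;r,2+\bar r]$\\[2pt]
$1\le\sigma<q$, $r$ even&$[q;0,\sigma+1]+[q+1;r,2+(\bar r-1)]$\\[2pt]
$\sigma=q$, $r$ even&$[q-1;0,q-r-2]+[q+2;r+1,2]$\\
\hline
\end{tabular}
\end{center}
In line 1, $\bar r\ge1$. In line 4, $\bar r$ is odd, so $\bar r-1\preceq\bar r$ and $\bar r-1\perp r$. In line 5 the sum is $[2q+1;r,2q+1-r]=[2q+1;r+1,q-r]$, and $r\le q-2$ because $r$ is even.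

\emph{$p'=[q+2;0,s]\in A_4$, $1\le s\le n$.} The sum is $[\mu+q+2;0,\sigma+s]$.
\begin{center}
\begin{tabular}{ll}
\hline
$\sigma=0$, $s\ge2$&$[\mu;0,1]+[q+2;0,s-1]$\\[2pt]
$\sigma=0$, $s=1$, $\mu\le q-2$&$[\mu+2;0,1]+[q;0,0]$\\[2pt]
$\sigma=0$, $s=1$, $\mu=q-1$&$[q-3;q-2,2]+z=[2q;q,2]$\\[2pt]
$\sigma=0$, $s=1$, $\mu=q$&$[q-2;q-1,1]+[q+3;1,1]=[2q+1;q,2]$\\[2pt]
$\sigma\ge1$, $s\le q$&$[q;0,\sigma-1]+[q+2;0,s+1]$\\[2pt]
$\sigma\ge2$, $s=n$&$[q;0,\sigma-2]+[q+2;1,2]$\\[2pt]
$\sigma=1$, $s=n$&$[q;0,2]+[q+2;0,q]$\\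
\hline
\end{tabular}
\end{center}
In lines 3 and 4 use $z=[q+3;2,0]$ and $[K-1;q,2]=[K;0,1]$.

\emph{$p'=[q+2;1,2l]\in A_4$, $1\le l\le q/2$.} The sum is $[\mu+q+2;1,\sigma+2l]$.
\begin{center}
\begin{tabular}{ll}
\hline
$\sigma\le q-2$&$[\mu;0,\sigma+2]+[q+2;1,2l-2]$\\[2pt]
$\sigma\ge q-1$, $l<q/2$&$[q;0,\sigma-2]+[q+2;1,2l+2]$\\[2pt]
$\sigma=q-1$, $l=q/2$&$[q-1;0,q]+[q+3;1,q-1]$\\[2pt]
$\sigma=q$, $l=q/2$&$[q-1;0,q-1]+[q+3;1,n]$\\
\hline
\end{tabular}
\end{center}

\emph{$p'=[q+3;1,s]\in A_5$, $s$ odd, $s\le q-1$.} The sum is $[\mu+q+3;1,\sigma+s]$.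
\begin{center}
\begin{tabular}{ll}
\hline
$\sigma\ge2$&$[\mu;0,\sigma-2]+[q+3;1,s+2]$\\[2pt]
$\sigma\le1$, $s\ge3$&$[\mu;0,\sigma+2]+[q+3;1,s-2]$\\[2pt]
$\sigma=0$, $s=1$, $\mu<q$&$[\mu+1;0,1]+[q+2;1,0]$\\[2pt]
$\sigma\le1$, $s=1$, $\mu=q$&$w+[q+2;0,\sigma+1]$\\
\hline
\end{tabular}
\end{center}
In line 1 the second member lies in $A_5$, or equals $z$ if $s=q-1$.
\end{proof}

\begin{lemma}\label{lem:w}
If $p'\in U\setminus C$, then $\nu(w+p')\ge2$.
\end{lemma}

\begin{proof}
Adding $w$ to $[m;r,s]$ gives $[m+q+1;r+1,s]$. We give a second pair that omits $w$; its members in block $q+1$ have column at least $2$. For odd $r\le q-3$ the number $\bar r$ is even and at least $2$; let $2^\delta$ be a power of $2$ with $2^\delta\preceq\bar r$, so that $\delta\ge1$ and $\bar r-2^\delta\perp r$.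
\begin{center}
\begin{tabular}{ll}
\hline
$p'$&second pair\\
\hline
$[m;r,1+t]\in A_2$&$[q+1;r,2+t]+[m;0,q]$\\[2pt]
$[q+1;1,2l]$, $1\le l<q/2$&$[q;0,2l+1]+[q+2;1,q]$\\[2pt]
$[q+1;1,q]$&$[q-1;0,q]+z$\\[2pt]
$[q+1;r,2+\bar r]\in\Delta$, $r$ even&$[q+2;r+1,2]+[q;0,\bar r]$\\[2pt]
$[q+1;r,2+\bar r]\in\Delta$, $r\le q-3$ odd&$[q+1;1,2^\delta]+[q+1;r,2+(\bar r-2^\delta)]$\\[2pt]
$[q+1;q-1,2]\in\Delta$&$[q+1;1,q]+[q+1;q-2,3]$\\[2pt]
$[q+2;0,s]$, $3\le s\le n$&$[q+1;1,2]+[q+2;0,s-2]$\\[2pt]
$[q+2;0,s]$, $s\in\{1,2\}$&$[q;0,s-1]+[q+3;1,1]$\\[2pt]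
$[q+2;1,2l]$, $1\le l\le q/2$&$[q+1;1,2]+[q+2;1,2l-2]$\\[2pt]
$[q+3;1,s]\in A_5$, $s\ge3$&$[q+1;1,2]+[q+3;1,s-2]$\\[2pt]
$[q+3;1,1]$&$[q+2;0,q]+[q+2;1,2]$\\
\hline
\end{tabular}
\end{center}
One carry $[\,\cdot\,;r,s+n]=[\,\cdot\,;r+1,s]$ is needed in four lines. The coordinatewise sums are $[m+q+1;r,n+1+t]$ in line 1, $[2q+2;1,n+2l]$ in line 2, $[2q+2;q-1,n+2]$ in line 6, and $[2q+4;1,n+1]$ in line 11. In line 3 use $z=[q+3;2,0]$.
\end{proof}

\section{Proof of Theorem~\ref{thm:rep}}\label{sec:end}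

The values $M\in\{0,1,N\}$ are covered by Lemma~\ref{lem:N}. Let $M\ge0$ be any other integer.

\subsection*{The range $M\le M_0$}
Write $M=KN+\rho$ with $0\le\rho<N$. If $\rho\le2q$, then $K\le q+2\le2q$, and Lemma~\ref{lem:A1A1} applies. Let $\rho>2q$. Then $K\le q+1$, and $\rho-1\in[2q,\,qn-1]$ can be written as $rn+\sigma$ with $1\le r\le q-1$ and $0\le\sigma\le q$; so $M=[K;r,1+\sigma]$. If $K\le q$, then $M=[K;0,\sigma]+[0;r,1]\in A_1+A_2$. If $K=q+1$ and $r\ge2$, then $M=[q+2-r;0,\sigma]+[r-1;r,1]\in A_1+A_2$. In both cases Lemma~\ref{lem:A1A2} applies. If $K=q+1$ and $r=1$, then $\sigma\ge2q-n=q-1$, and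
\[
M=[q+1;1,2l]+[0;0,1+\sigma-2l]\qquad(l=1,2)
\]
are two representations in $A_3+A_1$, since $1+\sigma-2l\in[q-4,q-1]$.

\subsection*{The range $M>M_0$}
Suppose $\nu(M)\le1$. By Lemma~\ref{lem:C} there is a hit in $C$. So $\nu(M)=1$, and the set of hits is $\{p,p'\}$ with $p+p'=M$, possibly $p=p'$, and with at least one member in $C$. If both lie in $A_1$, Lemma~\ref{lem:A1A1} gives $\nu(M)\ge2$, since $M>N$. Hence, after renaming, either $p\in A_1$ and $p'\notin A_1$, or $p=w$ and $p'\notin A_1$. Whenever a lemma of Section~\ref{sec:single} provides a hit other than $p$, that hit is $p'$.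

Let $p=[\mu;0,\sigma]\in A_1$ and $p'\notin A_1$.
\begin{itemize}
\item If $\mu=0$, Lemma~\ref{lem:case0} gives $p'\in A_3$. But $p'=M-p\ge M-q>(q+2)N$ exceeds every element of $A_3$.
\item If $1\le\mu\le q-1$ and $\sigma\ge1$, Lemma~\ref{lem:case1} gives a hit in $A_2$. It is not $p$, since $A_1\cap A_2=\emptyset$; so $p'\in A_2$, and Lemma~\ref{lem:A1A2} gives $\nu(M)\ge2$.
\item If $1\le\mu\le q-1$ and $\sigma=0$, or if $\mu=q$, then Lemma~\ref{lem:case2} or Lemma~\ref{lem:case3} gives $p'\in U\setminus A_1$. Lemma~\ref{lem:A1A2} (if $p'\in A_2$) or Lemma~\ref{lem:edge} (otherwise) gives $\nu(M)\ge2$.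
\end{itemize}
Let $p=w$ and $p'\notin A_1$. Lemma~\ref{lem:case3} gives $p'\in U$ and $p'\ne w$, so $p'\in U\setminus C$, and Lemma~\ref{lem:w} gives $\nu(M)\ge2$.

Every case is contradictory, so $\nu(M)\ge2$. This proves Theorem~\ref{thm:rep}, and with it Theorem~\ref{thm:main} and Corollary~\ref{cor:struct}. \qed

\begin{thebibliography}{1}
\bibitem{SAS} \emph{Structures In Additive Sequences}, \texttt{https://tomesphere.com/paper/1804.09594}.
\end{thebibliography}
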